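\title{Searching the $k$-change neighborhood of a tour\\ is W[1]-hard in the Euclidean plane}

\begin{abstract}
Given points in the plane, a traveling salesperson tour $T$ and an integer $k$, is there a shorter tour that differs from $T$ in at most $k$ edges? We show that this problem is W[1]-hard parameterized by $k$, even when the coordinates are polynomially bounded integers and $T$ is a simple polygon all of whose edges but one have length $1$ or $3$. In the reduction, the geometry leaves only one shape of exchange that shortens $T$, and this exchange uses up all $k$ changes; whether its result is a tour or a union of subtours is decided by the order in which $T$ visits certain edges, and this order can be prescribed freely. The same reduction excludes running time $f(k)N^{o(k/\log k)}$ under the Exponential Time Hypothesis, while an exact algorithm with running time $f(k)N^{k+O(1)}$ exists in the Turing model.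
\end{abstract}

\section{Introduction}\label{sec:intro}

An instance of the Traveling Salesperson Problem (TSP) consists of a set $V$ of $n$ cities and a distance $d(x,y)$, a positive integer or $\infty$, for each ordered pair of cities. A \emph{tour} is an ordering $v_1,\dots,v_n$ of the cities, and its length is $\sum_{i=1}^{n-1}d(v_i,v_{i+1})+d(v_n,v_1)$. We view a tour as a set of $n$ edges; when distances are symmetric and $n\ge3$, it is an undirected Hamiltonian cycle. The \emph{$k$-change neighborhood} of a tour $T$ is the set of tours $T'$ with $|T\setminus T'|\le k$, that is, of tours obtained from $T$ by removing at most $k$ edges and adding the same number of new ones. A tour is \emph{$k$-optimal} if no tour in its $k$-change neighborhood is shorter.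

The number $k$ interpolates between a trivial and a complete search. For $k\le1$ the neighborhood contains only $T$, because a Hamiltonian path can be closed in only one way. For $k=2$ and symmetric distances it contains $n(n-3)/2$ further tours, one for each pair of nonadjacent edges. For $k=n$ it contains all tours. Complete search finds the best tour in the neighborhood in time $N^{O(k)}$, where $N$ is the input size, and the question is whether $k$ has to appear in the exponent of $N$. A problem with parameter $k$ is \emph{fixed-parameter tractable} (FPT) if it can be solved in time $f(k)N^{O(1)}$, where $f$ depends only on $k$ and the exponent of $N$ is an absolute constant. It is known that deciding whether the $k$-change neighborhood contains a shorter tour is W[1]-hard, and hence not FPT unless $\mathrm{FPT}=\mathrm{W}[1]$, even when the distances are symmetric and satisfy the triangle inequality. The question whether this hardness extends to points in the Euclidean plane is posed in~\cite{kchange}. The problem in that case is the following.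

\begin{quote}
\textbf{Euclidean $k$-Change.} \emph{Input:} pairwise distinct points of $\mathbb{Q}^2$ with coordinates in binary, a tour $T$, an integer $k$. \emph{Parameter:} $k$. \emph{Question:} is there a tour $T'$ with $|T\setminus T'|\le k$ that is strictly shorter than $T$? Distances are Euclidean, and lengths, which are sums of square roots, are compared exactly.
\end{quote}

There are reasons to expect the plane to be easier. A reduction to general metric instances can choose which pairs of cities are close: any symmetric pattern of distances $1$ and $2$ is a metric. In the plane not even four points can be at pairwise distance $1$. Moreover, the case $k=2$ already imposes planarity on the tour. If two edges $xy$ and $x'y'$ of $T$ cross at an interior point $o$ and do not lie on a common line, then $|xx'|+|yy'|<|xo|+|ox'|+|yo|+|oy'|=|xy|+|x'y'|$, the same holds for the pair $xy',x'y$, and one of the two replacements yields a tour. So only tours without such crossings are of interest, and one might hope that improving a polygon without crossings is a local matter. It is not.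

\begin{theorem}\label{thm:main}
Euclidean $k$-Change is W[1]-hard parameterized by $k$. This holds even if all coordinates are integers bounded by a polynomial in $n$, the tour $T$ is a simple polygon, and all edges of $T$ but one have length $1$ or $3$. Hence finding the best tour in the $k$-change neighborhood of planar Euclidean instances is not FPT unless $\mathrm{FPT}=\mathrm{W}[1]$.
\end{theorem}

\begin{theorem}\label{thm:bounds}
\begin{enumerate}
\item[(a)] Unless the Exponential Time Hypothesis fails, there is no algorithm with running time $f(k)N^{o(k/\log k)}$ for the instances of Theorem~\ref{thm:main}, for any computable $f$.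
\item[(b)] The best tour in the $k$-change neighborhood of a planar Euclidean instance can be found exactly in the Turing model in time $f(k)N^{k+O(1)}$.
\end{enumerate}
\end{theorem}

\begin{corollary}\label{cor:consequences}
Theorem~\ref{thm:main} holds for points in $\mathbb{R}^d$ for every fixed $d\ge2$. Verifying $k$-optimality of a tour of points in the Euclidean plane, parameterized by $k$, is coW[1]-hard, even for a simple polygon with polynomially bounded integer coordinates.
\end{corollary}

The freedom that the plane takes from the distances is still present in the tour. Our tour $T$ consists of one long edge $ab$ and a dense path $\Pi$ from $a$ to $b$ whose edges have length $1$, except for some edges of length $3$, the \emph{gaps}. Section~\ref{sec:budget} shows that an improving $k$-change must remove $ab$ and exactly $k-1$ gaps, and must join their endpoints along a nearly shortest route from $a$ to $b$. No change is left for repairing connectivity, and Section~\ref{sec:orders} shows that the result is a tour exactly when a certain permutation, built from the order of the removed gaps along $\Pi$ and their order in the plane, is a single cycle. Section~\ref{sec:encoding}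 encodes a subgraph problem in these two orders. Section~\ref{sec:placement} places the gaps so that only the intended sets of gaps lie on nearly shortest routes, and Section~\ref{sec:routing} draws a path without crossings through the gaps in any prescribed order. The hardness results are assembled in Section~\ref{sec:proofs}, and Section~\ref{sec:algorithm} contains the algorithm.

\section{Background}\label{sec:background}

We write $[r]=\{1,\dots,r\}$, $|xy|$ for the Euclidean distance of points $x,y$, and $\|E\|$ for the total length of a set $E$ of edges; paths and tours are regarded as edge sets.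

\paragraph{Parameterized complexity.} A \emph{parameterized reduction} maps an instance with parameter $\kappa$ to an equivalent instance with parameter at most $g(\kappa)$, in time $f(\kappa)$ times a polynomial in the input size, for computable functions $f,g$. The class W[1] consists of the problems that have a parameterized reduction to Clique, parameterized by the size of the clique. A problem is \emph{W[1]-hard} if every problem in W[1] reduces to it, and \emph{coW[1]-hard} if its complement is W[1]-hard. Hardness is inherited along parameterized reductions, and if a W[1]-hard problem is FPT, then $\mathrm{FPT}=\mathrm{W}[1]$. The \emph{Exponential Time Hypothesis} (ETH) states that for some $\delta>0$ the satisfiability of 3-CNF formulas with $\nu$ variables cannot be decided in time $2^{\delta\nu}$ times a polynomial in the input size.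

\paragraph{The problem we reduce from.} In \emph{Partitioned Subgraph Isomorphism} (PSI) we are given a graph $H$ with vertex set $[\kappa]$ and $m$ edges, and a graph $\Gamma$ with a vertex partition $V_1,\dots,V_\kappa$. The question is whether there are vertices $v_i\in V_i$ with $v_iv_j\in E(\Gamma)$ for all $ij\in E(H)$. Let $|\Gamma|=|V(\Gamma)|+|E(\Gamma)|$. We use two results.
\begin{itemize}
\item For $H=K_\kappa$ the problem is Multicolored Clique, which is W[1]-hard parameterized by $\kappa$ \cite{pietrzak,fhrv}. This is the only hardness result needed for Theorem~\ref{thm:main}.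
\item If PSI can be solved in time $f(H)\,|\Gamma|^{o(m/\log m)}$ for some computable $f$, then ETH fails \cite[Corollary~6.3]{marx}. This is used only for Theorem~\ref{thm:bounds}(a).
\end{itemize}
For an edge $\eta=ij$ of $H$ let $\Gamma_\eta$ be the set of edges of $\Gamma$ between $V_i$ and $V_j$. If some $V_i$ or some $\Gamma_\eta$ is empty, the answer is no. Otherwise an isolated vertex $i$ of $H$ imposes no condition and can be deleted together with $V_i$, which does not change $m$. We call a PSI instance \emph{reduced} if $m\ge1$, $H$ has no isolated vertex, and all $V_i$ and $\Gamma_\eta$ are nonempty.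

\paragraph{Minimum spanning trees.} We use the cycle criterion: a spanning tree $\Pi$ of a finite point set is a minimum spanning tree if for any two points $x,y$ every edge on the path from $x$ to $y$ in $\Pi$ has length at most $|xy|$.

\section{Tours with gaps and the budget lemma}\label{sec:budget}

We want a tour in which the shape of every improving exchange is under control. Two devices achieve this. The path $\Pi$ is a minimum spanning tree, so nothing can be gained while the long edge $ab$ stays. And all points, except those directly above or below $a$ and $b$, are so far from the segment $ab$ that replacing it by a detour has a fixed price, which we set just below the most that the remaining removals can earn.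

The \emph{grid} is the graph with vertex set $10\mathbb{Z}^2$ whose edges, the \emph{grid edges}, are the segments of length $10$ between grid vertices.

\begin{definition}\label{def:frame}
Let $M\ge1$, $c=3M-1$, and let $A,h$ be positive integers with $10\mid A$ and
\begin{equation}\label{eq:pyth}
A^2+h^2=(A+c)^2 .
\end{equation}
Put $a=(-A,0)$, $b=(A,0)$ and $S=2A+2c=2A+6M-2$. A \emph{frame with budget $M$} is a simple path $\Pi_0$ in the grid from $a$ to $b$, together with a set of marked horizontal grid edges of $\Pi_0$, such that
\begin{enumerate}
\item[(F1)] every point $(x,y)$ of $\Pi_0$ with $x\ne\pm A$ has $y\ge h$;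
\item[(F2)] $\Pi_0$, followed from $a$ to $b$, traverses each marked edge from left to right.
\end{enumerate}
A marked edge from $(X,Y)$ to $(X+10,Y)$ defines a \emph{gap} $\beta$ with endpoints $p(\beta)=(X+3,Y)$ and $q(\beta)=(X+6,Y)$. The point set $V$ of the frame consists of the integer points of $\Pi_0$, except the points $(X+4,Y)$ and $(X+5,Y)$ of each marked edge. Let $\Pi$ be the path that visits $V$ in the order along $\Pi_0$, and let $T=\Pi\cup\{ab\}$.
\end{definition}

The edges of $\Pi$ have length $1$, except the edges $p(\beta)q(\beta)$ of length $3$, which we identify with the gaps. Gaps are pairwise vertex-disjoint and avoid $a$ and $b$, since their endpoints lie in the interiors of distinct grid edges. By (F1) the path $\Pi_0$ meets the segment $ab$ only in $a$ and $b$, so $T$ is a simple polygon, of length $\|\Pi\|+2A$.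

\begin{lemma}\label{lem:mst}
$\Pi$ is a minimum spanning tree of $V$.
\end{lemma}

\begin{proof}
Distinct integer points are at distance at least $1$, so by the cycle criterion it suffices to show $|xy|\ge3$ whenever a gap lies between $x$ and $y$ on $\Pi$. Let the gap lie on the marked edge from $(X,Y)$ to $(X+10,Y)$, let $x$ come before the gap and $y$ after it, and choose grid edges of $\Pi_0$ containing $x$ and $y$.

Suppose the two grid edges are neither equal nor consecutive on $\Pi_0$. Since $\Pi_0$ is simple, they have no common grid vertex, and grid edges can meet only in grid vertices, so they are disjoint. Each of them is a product of two possibly degenerate intervals with endpoints in $10\mathbb{Z}$. Disjoint products have disjoint projections to some coordinate, and disjoint intervals with endpoints in $10\mathbb{Z}$ are at distance at least $10$. Hence $|xy|\ge10$.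

Otherwise the part of $\Pi_0$ between $x$ and $y$ lies in the union of the two grid edges, so one of them is the marked edge. If both points lie on the marked edge, their first coordinates are at most $X+3$ and at least $X+6$. If $x$ lies on it and $y$ on the next grid edge, the first coordinates are at most $X+3$ and at least $X+10$. If $y$ lies on it and $x$ on the previous grid edge, they are at most $X$ and at least $X+6$. In each case $|xy|\ge3$.
\end{proof}

\begin{lemma}\label{lem:height}
If $z=(x,y)$ has $y\ge h$, then $|az|+|zb|\ge S$.
\end{lemma}

\begin{proof}
Let $b'=(A,2y)$ be the mirror image of $b$ in the horizontal line through $z$. Then $|az|+|zb|=|az|+|zb'|\ge|ab'|=2\sqrt{A^2+y^2}\ge2\sqrt{A^2+h^2}=S$ by~\eqref{eq:pyth}.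
\end{proof}

So a detour costs at least $2c=6M-2$ more than $ab$. An edge of $\Pi$ that lies on the detour and is removed from the tour earns twice its length: it is not paid as part of the detour, and it disappears from $\Pi$. With $M$ removals the earnings are $6M$ if all removed edges are gaps, and at most $6M-4$ otherwise. The price lies between these values.

\begin{lemma}[Budget lemma]\label{lem:budget}
Let $T$ be the tour of a frame with budget $M$, and let $T'$ be a tour with $|T\setminus T'|\le M+1$ and $\|T'\|<\|T\|$. Then $T\setminus T'=\{ab\}\cup J$ for a set $J$ of exactly $M$ gaps, and $P=(T'\setminus T)\cup J$ is a path from $a$ to $b$ whose inner vertices are the $2M$ endpoints of the gaps in $J$ and whose length satisfies $\|P\|<S+2$.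
\end{lemma}

\begin{proof}
\emph{Step 1: $T'$ has no edge of length at least $2A$.} Deleting such an edge from $T'$ would leave a spanning tree, of length at least $\|\Pi\|$ by Lemma~\ref{lem:mst}, so $\|T'\|\ge\|\Pi\|+2A=\|T\|$. In particular $ab\notin T'$.

\emph{Step 2: the exchanged edges contain a detour.} Let $E^+=T'\setminus T$ and $E^-=(T\setminus T')\setminus\{ab\}\subseteq\Pi$, so that $|E^-|\le M$. Every vertex has degree $2$ in both tours, so it lies in as many edges of $E^+$ as of $E^-\cup\{ab\}$:
\begin{equation}\label{eq:degrees}
\deg_{E^+}(v)=\deg_{E^-}(v)+1\ \text{ for } v\in\{a,b\},\qquad \deg_{E^+}(v)=\deg_{E^-}(v)\ \text{ otherwise.}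
\end{equation}
Thus $a$ and $b$ are the only vertices of odd degree in the graph $E^+\cup E^-$. Every connected component has an even number of such vertices, so $E^+\cup E^-$ contains a simple path $P$ from $a$ to $b$. If all vertices of $P$ were on the lines $x=\pm A$, then $P$ would have an edge joining the two lines. Its length is at least $2A>3$, so it would belong to $E^+\subseteq T'$, contrary to Step~1. Hence $P$ has a vertex off these lines, and (F1) with Lemma~\ref{lem:height} gives
\begin{equation}\label{eq:lower}
\|E^+\|+\|E^-\|\ge\|P\|\ge S .
\end{equation}

\emph{Step 3: all removals are spent on gaps.} Since $T'$ is shorter than $T$,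
\[
0>\|E^+\|-\|E^-\|-2A\ge S-2A-2\|E^-\|=6M-2-2\|E^-\|,
\]
so $\|E^-\|>3M-1$. If $E^-$ had fewer than $M$ edges, its length would be at most $3M-3$, and if it contained an edge of length $1$, at most $3M-2$. So $E^-$ is a set $J$ of exactly $M$ gaps, $\|J\|=3M$, and
\begin{equation}\label{eq:upper}
\|E^+\|+\|J\|<2A+2\|J\|=2A+6M=S+2 .
\end{equation}

\emph{Step 4: the detour is everything.} Gaps are vertex-disjoint and avoid $a,b$. By~\eqref{eq:degrees}, in $E^+\cup J$ the vertices $a,b$ have degree $1$, each endpoint of a gap of $J$ lies in one edge of $E^+$ and one edge of $J$, and all other vertices have degree $0$. So $E^+\cup J$ is the disjoint union of $P$ and possibly some cycles, and each cycle contains a gap. A cycle would give $\|E^+\|+\|J\|\ge\|P\|+3\ge S+3$, contrary to~\eqref{eq:upper}. Hence $P=E^+\cup J$, and~\eqref{eq:upper} bounds its length.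
\end{proof}

The spacing $10$ of the grid enters only through Lemma~\ref{lem:mst} and Step~1, and (F1) enters only in~\eqref{eq:lower}. Condition (F2) has not been used; it matters in the next section. The bound $M+1$ is used in Step~3 and is the heart of the matter: without it, $\|E^-\|>3M-1$ could also be reached with edges of length $1$, whose positions are unrestricted. Of~\eqref{eq:pyth} only the inequality $A^2+h^2\ge(A+c)^2$ was needed. Equality says that $h$ is no larger than necessary, so that paths of length below $S+2$ can exist.

\section{Two orders decide whether the result is a tour}\label{sec:orders}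

A path from $a$ to $b$ of length less than $S+2$ has very little slack, and we shall arrange that it must run from left to right. So consider a set $J$ of $M$ gaps on marked edges with pairwise different left ends $X$, and list them from left to right as $\beta^1,\dots,\beta^M$. The \emph{left-to-right exchange} of $J$ is given by
\[
P_J=a\,p(\beta^1)\,q(\beta^1)\,p(\beta^2)\,q(\beta^2)\cdots p(\beta^M)\,q(\beta^M)\,b,\qquad
T_J=\bigl(T\setminus(\{ab\}\cup J)\bigr)\cup(P_J\setminus J).
\]
To describe the cycles of $T_J$, treat the removed edge $ab$ as one more gap $*$, with $q(*)=a$ and $p(*)=b$, and let $J^*=J\cup\{*\}$. There are two cyclic orders on $J^*$: the \emph{path order} lists $*$ and then the gaps of $J$ as they occur on $\Pi$ from $a$ to $b$, and the \emph{plane order} is $*,\beta^1,\dots,\beta^M$. Let $\sigma$ and $\tau$ be the cyclic permutations of $J^*$ that map each element to its successor in the path order and in the plane order, and let $\pi=\sigma^{-1}\circ\tau$: take the successor in the plane, then the predecessor on the path.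

\begin{lemma}\label{lem:orders}
$T_J$ is a $2$-regular graph on $V$ with $|T\setminus T_J|=M+1$ and $\|T_J\|-\|T\|=\|P_J\|-(S+2)$. The cycles of $T_J$ correspond bijectively to the cycles of $\pi$. In particular $T_J$ is a tour if and only if $\pi$ is a single cycle, and $T_J$ is not a tour if $\sigma(\beta)=\tau(\beta)$ for some $\beta\in J^*$.
\end{lemma}

\begin{proof}
The edges of $P_J\setminus J$ are $q(\beta)\,p(\tau\beta)$ for $\beta\in J^*$. None of them is in $T$: they differ from $ab$; the inner ones have horizontal extent at least $10-3$; and the two at $a$ and $b$ have vertical extent at least $h$, where $h^2=c(2A+c)\ge2\cdot22>9$. So each of $a$, $b$ and the endpoints of gaps in $J$ loses one edge and gains one, $T_J$ is $2$-regular, $|T\setminus T_J|=M+1$, and $\|T_J\|-\|T\|=(\|P_J\|-3M)-3M-2A$, where $2A+6M=S+2$.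

By (F2), removing $J$ from $\Pi$ leaves $M+1$ subpaths, one from $q(\beta)$ to $p(\sigma\beta)$ for each $\beta\in J^*$. Start at $q(\beta)$ and follow the new edge to $p(\tau\beta)$. This vertex is the last vertex of the subpath that begins at $q(\sigma^{-1}\tau\beta)=q(\pi\beta)$; following the subpath backward we arrive there. So the cycle of $T_J$ through $q(\beta)$ passes through the vertices $q(\pi^j\beta)$, $j\ge0$, and through no other vertex $q(\cdot)$. Every cycle of $T_J$ contains a subpath and hence such a vertex. Finally, $\sigma(\beta)=\tau(\beta)$ means that $\beta$ is a fixed point of $\pi$, and $|J^*|\ge2$.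
\end{proof}

Since $\sigma$ and $\tau$ have the same sign, $\pi$ is even, and a cycle of length $M+1$ is even only if $M$ is even. So $M=2$ is the smallest case in which $T_J$ can be a tour, and it already shows the mechanism.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.85]
\draw[thick] (-4,-0.8)--(-4,4)--(-2,4)--(-2,1)--(3,1)--(3,4)--(5,4)--(5,3)--(5.3,3);
\draw[thick] (5.6,3)--(6,3)--(6,5)--(2,5)--(2,2)--(-1,2)--(-1,5)--(0,5)--(0,3)--(0.3,3);
\draw[thick] (0.6,3)--(1,3)--(1,6)--(9,6)--(9,-0.8);
\draw[thick,dotted] (0.3,3)--(0.6,3) (5.3,3)--(5.6,3) (-4,-0.8)--(9,-0.8);
\draw[dashed] (-4,-0.8)--(0.3,3) (0.6,3) to[bend right=12] (5.3,3) (5.6,3)--(9,-0.8);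
\foreach \p in {(0.3,3),(0.6,3),(5.3,3),(5.6,3),(-4,-0.8),(9,-0.8)} \fill \p circle (1.6pt);
\node at (0.45,3.4) {$2$}; \node at (5.45,3.4) {$1$};
\node[left] at (-4,-0.8) {$a$}; \node[right] at (9,-0.8) {$b$};
\node[above] at (-3,4) {$\ell_0$}; \node[above] at (4,5) {$\ell_1$}; \node[above] at (7,6) {$\ell_2$};
\end{tikzpicture}
\caption{A tour consisting of the edge $ab$ and a path from $a$ to $b$ that visits the right gap $1$ before the left gap $2$ without crossing itself; $a$ and $b$ are in truth much farther away. Removing the three dotted edges and adding the three dashed ones gives a shorter tour. The horizontal lines $\ell_0$ and $\ell_1$ avoid the hairpin around gap $2$ by passing below it in nested cups.}\label{fig:two}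
\end{figure}

\begin{example}[two gaps]\label{ex:two}
Let $M=2$, $c=5$, $A=25500$, $h=505$; then $c(2A+c)=255025=h^2$, which is~\eqref{eq:pyth}, and $S+2=2A+12$. Mark the grid edges at height $530$ with left ends $X=0$ and $X=50$. We compare two frames through these edges.

Let $P$ be a path from $a$ to $b$ whose inner vertices are the four gap endpoints. If $P$ runs from left to right, then $\sqrt{s^2+y^2}\le s+y^2/(2s)$ applied to its first and last edge gives $\|P\|\le2A+530^2/(A-56)<2A+11.1$. Suppose instead that some inner edge of $P$ goes to the left, necessarily by at least $3$. If $x,x'$ are the first coordinates of the first and last inner vertex, the inner edges have total length at least $x'-x+6$. The first edge has horizontal extent $s=A+x\le25556$, and its length exceeds $s$ by $530^2/(\sqrt{s^2+530^2}+s)\ge530^2/(2s+530)>5$; the same bound holds for the last edge, whose horizontal extent $A-x'$ is also at most $25556$. So $\|P\|>2A+16$. By Lemma~\ref{lem:budget}, in any frame with these two gaps the only candidate for an improving $3$-change is $T_J$, with $J$ the set of both gaps, and $T_J$ is shorter than $T$ by more than $0.9$.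

In the first frame, $\Pi_0$ has the corners $a$, $(-A,540)$, $(0,540)$, $(0,530)$, $(10,530)$, $(10,550)$, $(50,550)$, $(50,530)$, $(60,530)$, $(60,560)$, $(A,560)$, $b$. It visits the left gap first, so $\sigma=\tau$, the permutation $\pi$ is the identity, $T_J$ has three cycles, and $T$ is $3$-optimal.

The second frame is shown in Figure~\ref{fig:two}; its corners are $a$, $(-A,540)$, $(-20,540)$, $(-20,510)$, $(30,510)$, $(30,540)$, $(50,540)$, $(50,530)$, $(60,530)$, $(60,550)$, $(20,550)$, $(20,520)$, $(-10,520)$, $(-10,550)$, $(0,550)$, $(0,530)$, $(10,530)$, $(10,560)$, $(A,560)$, $b$. It visits the right gap $1$ before the left gap $2$, so $\sigma=(*\,1\,2)$, $\tau=(*\,2\,1)$, and $\pi$ maps $*\mapsto1\mapsto2\mapsto*$. Now $T_J$ is a tour, and $T$ is not $3$-optimal.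
\end{example}

\section{Encoding Partitioned Subgraph Isomorphism}\label{sec:encoding}

Fix a reduced PSI instance. In this section gaps are abstract symbols; we specify which sets $J$ of gaps are admitted, their plane order, and the path order. The next two sections realize these specifications.

\paragraph{Groups and selections.} A solution chooses a vertex $v_i\in V_i$ for each vertex of $H$ and thereby an edge $g_\eta\in\Gamma_\eta$ for each edge of $H$. We let the exchange make all these choices independently and test their consistency afterward. There are $G=\kappa+m$ \emph{groups}, ordered as follows: first the vertex groups $1,\dots,\kappa$, then the edge groups $\eta_1,\dots,\eta_m$, where $E(H)=\{\eta_1,\dots,\eta_m\}$. The group at position $t\in[G]$ is a table with $r_t$ rows and $s_t$ columns, and each cell is one gap.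
\begin{itemize}
\item In vertex group $i$ the rows correspond to the vertices of $V_i$ and the columns to the edges of $H$ at $i$, in any fixed order. A chosen vertex has to be tested once for each such edge.
\item In edge group $\eta$ the rows correspond to the edges of $\Gamma_\eta$, and there are $4$ columns, two for each endpoint.
\end{itemize}
Put
\[
M=\sum_ts_t=2m+4m=6m,\qquad k=M+1=6m+1,\qquad Q=\sum_tr_ts_t\ge M\ge 6 ,
\]
so $Q$ is the number of gaps. A \emph{selection} $\rho$ chooses one row in each group, that is, vertices $v_i\in V_i$ and edges $g_\eta\in\Gamma_\eta$. Let $J_\rho$ be the set of the $M$ gaps in the chosen rows; its plane order will be by groups and, within a group, by columns. The selection is \emph{consistent} if $g_\eta=v_iv_j$ for every $\eta=ij\in E(H)$. A consistent selection exists if and only if the PSI instance is a yes-instance.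

\paragraph{The test.} By Lemma~\ref{lem:orders}, two removed gaps that are consecutive in both orders produce a subtour. Take two neighboring cells $\beta^-,\beta^+$ in the row of an edge $g$; if $g$ is chosen, they are consecutive in the plane order. Put them on $\Pi$ with a gap $\alpha$ from the row of an endpoint $v$ of $g$ between them. Then choosing $g$ without $v$ makes $\beta^-,\beta^+$ consecutive on the path as well. Since $\alpha$ occurs only once on $\Pi$, all edges $g$ at $v$ must share it.

Formally, number the $2m$ incidences of $H$ so that the edge $\eta_j=\{i,i'\}$ gives incidence $2j-1$, which is $(i,\eta_j)$, and incidence $2j$, which is $(i',\eta_j)$. For the incidence $l=(i,\eta)$ and $v\in V_i$, let $\alpha(l,v)$ be the gap of vertex group $i$ in row $v$ and column $\eta$. In edge group $\eta_j$, the gaps of row $g$ in columns $1,2,3,4$ are called $\beta^-(2j-1,g)$, $\beta^+(2j-1,g)$, $\beta^-(2j,g)$, $\beta^+(2j,g)$. For $l=(i,\eta)$ let $\Omega_l$ be the concatenation, over all $v\in V_i$, of the \emph{blocks}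
\[
\bigl[\beta^-(l,g):g\in\Gamma_\eta,\ g\ni v\bigr],\qquad\alpha(l,v),\qquad\bigl[\beta^+(l,g):g\in\Gamma_\eta,\ g\ni v\bigr].
\]
Each $g\in\Gamma_\eta$ has exactly one endpoint in $V_i$, so every gap occurs exactly once in exactly one of $\Omega_1,\dots,\Omega_{2m}$.

\paragraph{The global order.} It remains to concatenate the words $\Omega_l$ so that a consistent selection gives a single cycle. The order $\Omega_1,\Omega_2,\dots$ fails: the chosen gap of type $\beta^+$ in $\Omega_1$ and the chosen gap of type $\beta^-$ in $\Omega_2$ would be consecutive in both orders, as in the first frame of Example~\ref{ex:two}. We interleave the two halves instead. The path order of all gaps, which numbers them $1,\dots,Q$, is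
\begin{equation}\label{eq:order}
\Omega_{m+1},\,\Omega_1,\ \ \Omega_{m+2},\,\Omega_2,\ \ \dots,\ \ \Omega_{2m},\,\Omega_m .
\end{equation}
For a selection $\rho$ let $\sigma,\tau$ and $\pi_\rho=\sigma^{-1}\circ\tau$ be the permutations of $J_\rho^*$ defined by these two orders.

\begin{example}[one edge]\label{ex:one}
Let $H=K_2$, $V_1=\{v_1,v_1'\}$, $V_2=\{v_2\}$, with edges $g=v_1v_2$ and $g'=v_1'v_2$. Then $M=6$, $Q=2+1+8=11$, and the path order is $\Omega_2,\Omega_1$ with
\begin{align*}
\Omega_2&=\beta^-(2,g),\ \beta^-(2,g'),\ \alpha(2,v_2),\ \beta^+(2,g),\ \beta^+(2,g'),\\
\Omega_1&=\beta^-(1,g),\ \alpha(1,v_1),\ \beta^+(1,g),\ \beta^-(1,g'),\ \alpha(1,v_1'),\ \beta^+(1,g').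
\end{align*}
For the consistent selection $(v_1,v_2,g)$, dropping second arguments, the path order is $*,\beta^-_2,\alpha_2,\beta^+_2,\beta^-_1,\alpha_1,\beta^+_1$ and the plane order is $*,\alpha_1,\alpha_2,\beta^-_1,\beta^+_1,\beta^-_2,\beta^+_2$. The permutation $\pi_\rho$ is the $7$-cycle
\[
*\mapsto\beta^-_1\mapsto\alpha_1\mapsto\beta^-_2\mapsto\alpha_2\mapsto\beta^+_2\mapsto\beta^+_1\mapsto* .
\]
For the selection $(v_1',v_2,g)$ the chosen gaps of $\Omega_1$ are $\beta^-(1,g),\beta^+(1,g),\alpha(1,v_1')$ in this order, and $\beta^-(1,g)$ is a fixed point.
\end{example}

\begin{lemma}\label{lem:consistent}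
$\pi_\rho$ is a single cycle if and only if $\rho$ is consistent.
\end{lemma}

\begin{proof}
Suppose $\rho$ is not consistent. Then there is an incidence $l=(i,\eta)$ such that the endpoint $v'$ of $g_\eta$ in $V_i$ is not $v_i$. The gaps $\beta^-(l,g_\eta)$ and $\beta^+(l,g_\eta)$ lie in the blocks of $v'$ in $\Omega_l$, and between them there are only gaps $\beta^\pm(l,g)$ with $g\ne g_\eta$ and the gap $\alpha(l,v')$. None of these is in a chosen row. So $\sigma$ maps $\beta^-(l,g_\eta)$ to $\beta^+(l,g_\eta)$, and so does $\tau$, because the two gaps are in neighboring columns of one row. Thus $\pi_\rho$ has a fixed point.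

Suppose $\rho$ is consistent. For $l=(i,\eta)$ the chosen gaps in $\Omega_l$ are $\beta^-_l=\beta^-(l,g_\eta)$, $\alpha_l=\alpha(l,v_i)$, $\beta^+_l=\beta^+(l,g_\eta)$. As $v_i\in g_\eta$, they lie in the blocks of $v_i$ and occur in this order. From~\eqref{eq:order} we read off the predecessors on the path:
\begin{gather*}
\sigma^{-1}(\alpha_l)=\beta^-_l,\qquad\sigma^{-1}(\beta^+_l)=\alpha_l,\qquad\sigma^{-1}(*)=\beta^+_m,\qquad\sigma^{-1}(\beta^-_{m+1})=*,\\
\sigma^{-1}(\beta^-_l)=\beta^+_{m+l}\ \ (1\le l\le m),\qquad\sigma^{-1}(\beta^-_{m+l+1})=\beta^+_l\ \ (1\le l\le m-1).
\end{gather*}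
The plane order is $*,\alpha_{l_1},\dots,\alpha_{l_{2m}},\beta^-_1,\beta^+_1,\beta^-_2,\beta^+_2,\dots,\beta^-_{2m},\beta^+_{2m}$ for some ordering $l_1,\dots,l_{2m}$ of $[2m]$. We follow the orbit of $*$ under $\pi=\pi_\rho$. First,
\[
\pi(*)=\sigma^{-1}(\alpha_{l_1})=\beta^-_{l_1},\qquad
\pi(\beta^-_l)=\sigma^{-1}(\beta^+_l)=\alpha_l,\qquad
\pi(\alpha_{l_j})=\sigma^{-1}(\alpha_{l_{j+1}})=\beta^-_{l_{j+1}}
\]
for all $l$ and for $j<2m$. So the orbit begins $*,\beta^-_{l_1},\alpha_{l_1},\dots,\beta^-_{l_{2m}},\alpha_{l_{2m}}$, and it continues with $\pi(\alpha_{l_{2m}})=\sigma^{-1}(\beta^-_1)=\beta^+_{m+1}$. For $1\le l\le m-1$,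
\[
\pi(\beta^+_{m+l})=\sigma^{-1}(\beta^-_{m+l+1})=\beta^+_l,\qquad\pi(\beta^+_l)=\sigma^{-1}(\beta^-_{l+1})=\beta^+_{m+l+1},
\]
and finally $\pi(\beta^+_{2m})=\sigma^{-1}(*)=\beta^+_m$ and $\pi(\beta^+_m)=\sigma^{-1}(\beta^-_{m+1})=*$. So the orbit ends with $\beta^+_{m+1},\beta^+_1,\beta^+_{m+2},\beta^+_2,\dots,\beta^+_{2m},\beta^+_m$. It has $1+4m+2m=M+1$ elements, which is all of $J_\rho^*$.
\end{proof}

\section{Placing the gaps}\label{sec:placement}

We need positions for the gaps such that a path from $a$ to $b$ of length below $S+2$ can use any row in each group, but not two rows of the same group. Climbing a height $y$ over a horizontal distance $s\gg y$ costs about $y^2/(2s)$ more than $s$, while for $s\le y$ it costs a constant fraction of $y$. Hence the groups are made narrow compared with the distance of their rows, and far apart compared with the square of their height. This gives a hierarchy of scales: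
\[
C=20Q+100,\qquad D=QC,\qquad\Delta=2QD,\qquad L=D+G\Delta^2,\qquad w=GL .
\]
Here $C$ is the least horizontal distance of two gaps, which leaves room for the routing in Section~\ref{sec:routing}; $D$ is the distance of rows and also bounds the width of a group; $\Delta$ bounds the height and $w$ the width of the region containing all gaps; and $L$ is the distance of groups. Finally $a$ and $b$ must be so far away that $|az|+|zb|$ hardly varies over this region. A point at height $y$ costs about $y^2/A$ more than $2A$; with $h\approx\sqrt{2cA}$, raising it from $h$ to $h+\Delta$ adds about $2h\Delta/A$, which is small when $A\gg c\Delta^2$. With $c=3M-1$ as before, put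
\[
\theta=w+\Delta+c,\qquad u=100\theta+1,\qquad A=\frac{c(u^2-1)}2=100c\,\theta(50\theta+1),\qquad h=cu .
\]
Then $h^2=c\cdot cu^2=c(2A+c)$, which is~\eqref{eq:pyth}. Moreover $A\ge5000c\theta^2$, $h\le101c\theta$, and $w\le\theta\le A/2$, so
\begin{equation}\label{eq:mu}
A-w\ge2500c\theta^2,\qquad\mu:=\frac{h+\Delta}{A-w}\le\frac{102c\theta}{2500c\theta^2}\le\frac1{20}.
\end{equation}
Let $Y^0=10\lceil h/10\rceil$. Gap number $i$, in the group at position $t$, row number $r\in[r_t]$ and column number $s\in[s_t]$, is placed on the grid edge with left end
\[
X_i=(t-1)L+\bigl((s-1)r_t+r-1\bigr)C,\qquad Y_i=Y^0+rD ,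
\]
so $p_i=(X_i+3,Y_i)$ and $q_i=(X_i+6,Y_i)$. The numbers $C,D,\Delta,L,A,Y^0$, and hence all $X_i,Y_i$, are multiples of $10$. The cells of a group have distinct indices $(s-1)r_t+r-1$ between $0$ and $Q-1$; gaps in different rows thus get different $X_i$, so that each gap can be reached from above. We record the consequences.
\begin{enumerate}
\item[(G1)] Distinct gaps have $|X_i-X_{i'}|\ge C$: within a group the indices differ, and for different groups $|X_i-X_{i'}|\ge L-(Q-1)C\ge C$.
\item[(G2)] Endpoints of gaps in the same group have horizontal distance at most $(Q-1)C+3\le D$. Endpoints of gaps in different groups have horizontal distance at least $L-(Q-1)C-3\ge L-D=G\Delta^2$.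
\item[(G3)] All gap endpoints lie in the box $0\le x\le w$, $h\le y\le h+\Delta$, because $x\le(G-1)L+(Q-1)C+6\le GL$ and $y\le Y^0+QD\le h+10+QD$.
\item[(G4)] For a selection $\rho$, the left-to-right order of $J_\rho$ is by groups and, within a group, by columns, as required in Section~\ref{sec:encoding}.
\end{enumerate}
Write $P_\rho=P_{J_\rho}$. The first lemma says that every selection gives a short path.

\begin{lemma}\label{lem:short}
$\|P_\rho\|<S+1$ for every selection $\rho$.
\end{lemma}

\begin{proof}
The path $P_\rho$ is monotone in $x$, so the horizontal extents of its edges add up to $2A$. An edge of horizontal extent $s>0$ and vertical extent $y$ has length at most $s+y^2/(2s)$; call $y^2/(2s)$ its excess. Edges within a group are horizontal and have excess $0$. Each of the $G-1$ edges between consecutive groups has excess at most $\Delta^2/(2G\Delta^2)=1/(2G)$ by (G2) and (G3), in total less than $\frac12$. The first and the last edge have horizontal extent at least $A-w$ and vertical extent at most $h+\Delta$, so their excesses add up to at most $(h+\Delta)^2/(A-w)$. Since $h^2=c(2A+c)=2c(A-w)+2cw+c^2$,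
\[
\|P_\rho\|\le2A+\frac{(h+\Delta)^2}{A-w}+\frac12=2A+2c+\frac{2cw+c^2+2h\Delta+\Delta^2}{A-w}+\frac12 .
\]
As $w,\Delta,c\le\theta$ and $h\le101c\theta$, the four terms of the numerator are at most $2c\theta^2$, $c\theta^2$, $202c\theta^2$ and $c\theta^2$. With~\eqref{eq:mu} we get $\|P_\rho\|\le S+\frac{206}{2500}+\frac12<S+1$.
\end{proof}

For the converse we need a lower bound for paths through two given points $z,z'$. Lemma~\ref{lem:height} handles one point; the second is controlled by the fact that, seen from the box, $b$ lies almost exactly to the right.

\begin{lemma}\label{lem:twopoints}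
Let $z=(x,y)$ and $z'=(x',y')$ be gap endpoints, $\delta_x=x'-x$, $\delta_y=y'-y$. A path from $a$ to $b$ that visits $z$ and later $z'$ has length at least
\[
S+|zz'|-\delta_x-\mu|\delta_y|\ \text{ if }\delta_x\ge0,\qquad
S+|zz'|+(1-\mu)|\delta_x|-\mu|\delta_y|\ \text{ if }\delta_x<0 .
\]
\end{lemma}

\begin{proof}
The length is at least $|az|+|zz'|+|z'b|\ge S+|zz'|+\bigl(|z'b|-|zb|\bigr)$ by Lemma~\ref{lem:height} and (G3). Consider the distance to $b$ as a function $\phi(x,y)=\sqrt{(A-x)^2+y^2}$ on the box of (G3), where $t=y/(A-x)$ satisfies $0\le t\le\mu$. Its partial derivatives are $\phi_x=-(1+t^2)^{-1/2}$ and $\phi_y=t(1+t^2)^{-1/2}$. Since $1\ge(1+t^2)^{-1/2}\ge(1+t)^{-1}\ge1-t$, we have $-1\le\phi_x\le-(1-\mu)$ and $0\le\phi_y\le\mu$. Move from $z$ to $z'$ horizontally and then vertically inside the box. The horizontal move changes $\phi$ by at least $-\delta_x$ if $\delta_x\ge0$ and by at least $(1-\mu)|\delta_x|$ if $\delta_x<0$, and the vertical move by at least $-\mu|\delta_y|$.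
\end{proof}

\begin{lemma}\label{lem:rigid}
Let $J$ be a set of $M$ gaps and let $P$ be a path from $a$ to $b$ whose inner vertices are the endpoints of the gaps in $J$. If $\|P\|<S+2$, then $J=J_\rho$ and $P=P_\rho$ for some selection $\rho$.
\end{lemma}

\begin{proof}
Let $P$ visit $z$ and later $z'\ne z$, with $\delta_x,\delta_y$ as in Lemma~\ref{lem:twopoints}.

\emph{One row per group.} Suppose $z,z'$ belong to the same group and to different rows. Then $|\delta_x|\le D\le|\delta_y|$ by (G2). If $\delta_x\ge0$, then $|zz'|-\delta_x\ge(\sqrt2-1)|\delta_y|$, because $\sqrt{s^2+\delta_y^2}-s$ decreases in $s$ and equals $(\sqrt2-1)|\delta_y|$ at $s=|\delta_y|$; hence $\|P\|\ge S+(\sqrt2-1-\mu)D\ge S+0.36D$. If $\delta_x<0$, then $|zz'|\ge|\delta_y|$ gives $\|P\|\ge S+(1-\mu)D$. As $D>6$, both bounds exceed $S+2$. So $J$ contains gaps from at most one row of each group, at most $s_t$ from the group at position $t$. Since $|J|=M=\sum_ts_t$, the set $J$ consists of all gaps of one row in every group, that is, $J=J_\rho$.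

\emph{Left to right.} The endpoints of the gaps in $J_\rho$ have distinct first coordinates; suppose $\delta_x<0$. If $z,z'$ are in the same group, then $\delta_y=0$ and $|zz'|=|\delta_x|\ge3$, so $\|P\|\ge S+3(2-\mu)>S+2$. If they are in different groups, then $|zz'|\ge|\delta_x|\ge G\Delta^2$ and $|\delta_y|\le\Delta$, so $\|P\|\ge S+(2-\mu)G\Delta^2-\mu\Delta\ge S+\Delta^2-\Delta>S+2$. So $P$ visits its inner vertices from left to right, and $P=P_\rho$.
\end{proof}

\section{A simple path through the gaps in a prescribed order}\label{sec:routing}

It remains to draw a frame that visits the gaps in the order $1,\dots,Q$ given by~\eqref{eq:order}, which is unrelated to their positions. The path travels above all gaps on horizontal levels that rise with time, and it descends to each gap in a narrow hairpin. A later level passes over an earlier hairpin. An earlier level, however, would cut through a later hairpin, whose legs reach higher, so it passes below it; several levels do this in nested cups, the earliest outermost (Figure~\ref{fig:two}). No property of the order~\eqref{eq:order} is used.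

The levels are $U_j=Y^0+(Q+1)D+10j$ for $0\le j\le Q$; they are multiples of $10$, and $U_0>Y_i$ for all $i$. For $1\le d\le i$ the \emph{cup} $B_i^d$ is the path
\[
(X_i-10d,\,U_{i-d})-(X_i-10d,\,Y_i-10d)-(X_i+10+10d,\,Y_i-10d)-(X_i+10+10d,\,U_{i-d}),
\]
to be traversed in either direction, and the \emph{hairpin} $B_i^0$ is the directed path
\[
(X_i,U_{i-1})\to(X_i,Y_i)\to(X_i+10,Y_i)\to(X_i+10,U_i).
\]
The number $d$ is the \emph{offset}; the vertical segments are the \emph{legs}, the horizontal one is the \emph{bottom}. The bottom of $B_i^0$ is the marked edge of gap $i$.

The \emph{line} $\ell_j$, $0\le j\le Q$, starts at $(-A,U_0)$ if $j=0$ and at the end $(X_j+10,U_j)$ of $B_j^0$ otherwise; it ends at $(A,U_Q)$ if $j=Q$ and at the start $(X_{j+1},U_j)$ of $B_{j+1}^0$ otherwise. It runs horizontally at height $U_j$, with the following exceptions.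
\begin{enumerate}
\item[(R1)] For every $i\ge j+2$ such that $X_i$ lies between the first coordinates of the start and the end of $\ell_j$, the part over $[X_i-10d,X_i+10+10d]$ with $d=i-j$ is replaced by the cup $B_i^d$.
\item[(R2)] If $j<Q$ and $\ell_j$ starts to the right of $X_i$ for $i=j+1$, then the right leg of $B_i^0$ is in the way. The line runs to $(X_i+20,U_j)$, follows the cup $B_i^1$ to $(X_i-10,U_j)$, and goes right to its end $(X_i,U_j)$.
\end{enumerate}
The path $\Pi_0$ consists of the vertical segment from $a$ to $(-A,U_0)$, then $\ell_0,B_1^0,\ell_1,B_2^0,\dots,B_Q^0,\ell_Q$, and the vertical segment from $(A,U_Q)$ to $b$. The parts of $\ell_j$ at height $U_j$ outside its cups are its \emph{level pieces}.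

\begin{lemma}\label{lem:frame}
$\Pi_0$ with the bottoms of the hairpins as marked edges is a frame with budget $M$ that visits the gaps in the order $1,\dots,Q$.
\end{lemma}

\begin{proof}
All corners are grid vertices, and (F2) and the order of the gaps hold by construction. For (F1), points off the lines $x=\pm A$ have height at least $\min\{U_0,\ Y^0+D-10Q\}\ge Y^0\ge h$. We show that $\Pi_0$ is simple.

Let $\Sigma_i=[X_i-10Q-5,\,X_i+10Q+15]\times\mathbb{R}$. This strip contains $B_i^d$ for all $d\le Q$. Its width is $20Q+20<C$, so the strips are pairwise disjoint by (G1). They avoid the lines $x=\pm A$, since $0\le X_i\le w$ and $A-w\ge2500c\theta^2>10Q+15$. The line $\ell_j$ starts in $\Sigma_j$ or on $x=-A$ and ends in $\Sigma_{j+1}$ or on $x=A$. Hence for $i\notin\{j,j+1\}$ it either misses $\Sigma_i$ or crosses it completely, once; in particular the replacements in (R1) and (R2) are well defined and do not overlap, and the level pieces of one line are pairwise disjoint. Level pieces of different lines have different heights. The vertical segment on $x=-A$ is reached only by $\ell_0$ and the one on $x=A$ only by $\ell_Q$, in each case at its top. Outside the strips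 there is nothing else, so it remains to consider, for fixed $i$, the hairpin and the cups in $\Sigma_i$. Each $B_i^d$ occurs at most once, since for $d\ge1$ it can only belong to $\ell_{i-d}$.

\emph{Cups and hairpin are pairwise disjoint.} $B_i^d$ lies on the boundary of the region $[X_i-10d,X_i+10+10d]\times[Y_i-10d,\infty)$, and each of these regions lies in the interior of the next.

\emph{Level pieces meet cups and hairpin only at the intended joints.} All bottoms are below $U_0$, so a level piece of $\ell_j$ can only meet legs whose top has height at least $U_j$. The tops are at $U_{i-1}$ and $U_i$ for the left and right leg of the hairpin and at $U_{i-d'}$ for the cup of offset $d'\ge1$.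
\begin{itemize}
\item If $j>i$, no leg is high enough.
\item If $j=i$, only the right leg of the hairpin reaches height $U_i$, at its top, where $\ell_i$ starts.
\item If $j\le i-2$, let $d=i-j$. Only legs of offset at most $d$ are high enough, and they have first coordinates in $[X_i-10d,X_i+10+10d]$. By (R1) the level pieces of $\ell_j$ avoid the interior of this interval, so they meet only the tops of the legs of $B_i^d$, which belongs to $\ell_j$.
\item If $j=i-1$, only legs of offset $0$ and $1$ are high enough. If $\ell_j$ comes from the left, the cup $B_i^1$ is absent and the level piece lies in $x\le X_i$; it meets only the top of the left leg of the hairpin, where $\ell_j$ ends. If it comes from the right, the level pieces lie over $x\ge X_i+20$ and over $[X_i-10,X_i]$; they meet only the tops of the legs of $B_i^1$ and the top of the left leg of the hairpin.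
\end{itemize}
So pieces of $\Pi_0$ meet only where they follow each other on the path.
\end{proof}

\begin{lemma}\label{lem:size}
The point set $V$ and the tour $T$ of this frame can be computed in time polynomial in $|\Gamma|$, with an absolute exponent. All coordinates are integers of absolute value $O(n)$, where $n=|V|$.
\end{lemma}

\begin{proof}
The instance is reduced, so $\kappa\le|V(\Gamma)|$ and $Q\le\kappa|V(\Gamma)|+4|E(\Gamma)|\le|\Gamma|^2+4|\Gamma|$. Also $\kappa\le2m$, so $G\le M\le Q$, and all parameters are bounded by fixed polynomials in $Q$. Each line has at most $Q$ cups, so $\Pi_0$ consists of $O(Q^2)$ segments, each of length at most $\max\{2A,U_Q\}$. All points satisfy $|x|\le A$ and $0\le y\le U_Q$. Since $\Pi$ joins $x=-A$ to $x=A$ by edges of length at most $3$, we have $n\ge2A/3$, and the segment on $x=A$ contains $U_Q+1$ points of $V$.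
\end{proof}

\section{Proofs of the hardness results}\label{sec:proofs}

For a reduced PSI instance let $(V,T,k)$ be the instance just constructed, with $k=6m+1$, and write $T_\rho=T_{J_\rho}$.

\begin{proposition}\label{prop:equiv}
A tour $T'$ with $|T\setminus T'|\le k$ is shorter than $T$ if and only if $T'=T_\rho$ for a consistent selection $\rho$. For every consistent selection $\rho$, the graph $T_\rho$ is such a tour. In particular $T$ is $k$-optimal if and only if the PSI instance is a no-instance.
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:frame} and (G4), the path order and the plane order of $J_\rho$ are those of Section~\ref{sec:encoding}. So by Lemmas~\ref{lem:orders} and~\ref{lem:consistent}, $T_\rho$ is a tour if and only if $\rho$ is consistent. In that case $|T\setminus T_\rho|=k$ and $\|T_\rho\|-\|T\|=\|P_\rho\|-(S+2)<-1$ by Lemmas~\ref{lem:orders} and~\ref{lem:short}. Conversely, let $T'$ be a shorter tour in the neighborhood. Lemma~\ref{lem:budget} provides $J$ and $P=(T'\setminus T)\cup J$, and Lemma~\ref{lem:rigid} gives $J=J_\rho$ and $P=P_\rho$. Then $T\setminus T'=\{ab\}\cup J_\rho$ and $T'\setminus T=P_\rho\setminus J_\rho$, so $T'=T_\rho$,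 and $\rho$ is consistent because $T'$ is a tour.
\end{proof}

Every improving tour in these instances is shorter than $T$ by more than $1$, so the hardness does not come from comparing nearly equal sums of square roots.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
We reduce from Multicolored Clique with $\kappa\ge2$, that is, PSI with $H=K_\kappa$. If some $V_i$ or $\Gamma_\eta$ is empty, output the points $(0,0),(1,0),(0,1)$ with their unique tour; this is a no-instance, and its tour is a simple polygon with edges of lengths $1,1,\sqrt2$. Otherwise the instance is reduced, and we output $(V,T,k)$ with $k=6\binom\kappa2+1=3\kappa(\kappa-1)+1$. By Proposition~\ref{prop:equiv} and Lemma~\ref{lem:size} this is a polynomial-time parameterized reduction with polynomially bounded integer coordinates, and the tour of a frame is a simple polygon whose edges other than $ab$ have length $1$ or $3$.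

Now suppose an FPT algorithm finds the best tour $T'$ in the neighborhood. By Proposition~\ref{prop:equiv}, $T'$ is shorter than $T$ if and only if $T'=T_\rho$ for some selection $\rho$. This can be tested without any arithmetic on lengths: check that $T\setminus T'$ consists of $ab$ and the gaps of one row in each group, which determines $\rho$, and compare the edge sets $T'$ and $T_\rho$. So Multicolored Clique would be FPT, which implies $\mathrm{FPT}=\mathrm{W}[1]$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:bounds}(a)]
Suppose the instances of Theorem~\ref{thm:main} can be decided in time $f(k)N^{\varepsilon(k)k/\log k}$ with $f$ computable and $\varepsilon(k)\to0$. Given a PSI instance, answer directly if $m\le1$ or if some $V_i$ or $\Gamma_\eta$ is empty; otherwise delete the isolated vertices of $H$ and construct $(V,T,k)$. By Lemma~\ref{lem:size}, its size satisfies $N\le|\Gamma|^\gamma$ for an absolute constant $\gamma$, and $k=6m+1$ gives $k/\log k\le7m/\log m$. So PSI is solved in time $f(6m+1)\,|\Gamma|^{7\gamma\varepsilon(6m+1)\,m/\log m}+|\Gamma|^{O(1)}$, which is of the form $f'(H)\,|\Gamma|^{o(m/\log m)}$ with $f'$ computable. By \cite[Corollary~6.3]{marx},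 ETH fails.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:consequences}]
Appending $d-2$ zero coordinates places the instances in a plane of $\mathbb{R}^d$ without changing any distance. Verifying $k$-optimality is the complement of Euclidean $k$-Change, so it is coW[1]-hard on the instances of Theorem~\ref{thm:main}.
\end{proof}

\section{An exact algorithm}\label{sec:algorithm}

Complete search needs two ingredients: a count of the candidates, and exact comparison of their lengths on a Turing machine. The lengths are sums of $n$ square roots, but two tours in the neighborhood of $T$ share all but $O(k)$ edges, so only $O(k)$ square roots enter a comparison. A norm argument then bounds the precision needed.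

\begin{lemma}\label{lem:sign}
Let $\zeta=\sum_{i=1}^{\lambda}\epsilon_i\sqrt{z_i}$ with $\lambda\ge1$, signs $\epsilon_i\in\{1,-1\}$ and integers $0\le z_i\le Z$, where $Z\ge1$. If $\zeta\ne0$, then $|\zeta|\ge(\lambda\sqrt Z)^{-2^\lambda}$. Whether $\zeta$ is positive, negative or zero can be decided in time $2^{O(\lambda)}(\log 2Z)^{O(1)}$.
\end{lemma}

\begin{proof}
The field $K=\mathbb{Q}(\sqrt{z_1},\dots,\sqrt{z_\lambda})$ is a Galois extension of $\mathbb{Q}$ of degree at most $2^\lambda$, as it arises by $\lambda$ extensions of degree at most $2$. Each automorphism of $K$ maps $\sqrt{z_i}$ to $\pm\sqrt{z_i}$, so it maps $\zeta$ to a number of absolute value at most $\lambda\sqrt Z$. Sums and products of algebraic integers are algebraic integers, so the product of the images of $\zeta$ under all automorphisms is an algebraic integer. It is fixed by all automorphisms, hence rational, hence an integer, and it is nonzero if $\zeta\neq0$. One factor is $\zeta$, so $1\le|\zeta|\,(\lambda\sqrt Z)^{[K:\mathbb{Q}]-1}$, and the bound follows because $\lambda\sqrt Z\ge1$.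

Let $b_0=2^\lambda\lceil\log_2(\lambda Z)\rceil$, so that $\zeta\ne0$ implies $|\zeta|\ge2^{-b_0}$, and let $b_1=b_0+1+\lceil\log_2\lambda\rceil$. Compute the integers $\lfloor\sqrt{4^{b_1}z_i}\rfloor$ by binary search. Their signed sum divided by $2^{b_1}$ is a number $\tilde\zeta$ with $|\tilde\zeta-\zeta|<\lambda2^{-b_1}\le2^{-b_0-1}$. If $|\tilde\zeta|<2^{-b_0-1}$, then $|\zeta|<2^{-b_0}$ and so $\zeta=0$. Otherwise $\zeta$ is nonzero and has the sign of $\tilde\zeta$. All numbers have $O(2^\lambda\log(2\lambda Z))$ bits.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:bounds}(b)]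
Let $k\ge1$. Multiply all coordinates by the product of their denominators, which has at most $N$ bits. This scales all lengths by the same factor, and all squared distances become integers bounded by some $Z\ge1$ with $\log Z=N^{O(1)}$.

A tour $T'$ with $|T\setminus T'|=j\ge1$ contains the $j$ paths that remain when $T\setminus T'$ is removed from $T$, and it arises from them by choosing an order and a direction for each path. So enumerate all sets of $j\le k$ edges of $T$ and, for each, the at most $k!\,2^k$ ways of joining the remaining paths to a cycle. Together with $T$ this lists exactly the tours of the neighborhood, with at most $(k+1)\,k!\,2^kn^k=2^{O(k\log k)}n^k$ candidates. Keep the best candidate found so far. For candidates $T_1,T_2$,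
\[
\|T_1\|-\|T_2\|=\|T_1\setminus T\|-\|T\setminus T_1\|-\|T_2\setminus T\|+\|T\setminus T_2\|
\]
is a signed sum of at most $4k$ square roots of integers bounded by $Z$; pad it with zeros to exactly $4k$ terms. By Lemma~\ref{lem:sign} with $\lambda=4k$, each comparison takes time $2^{O(k)}N^{O(1)}$. Since $n\le N$, the total time is $2^{O(k\log k)}N^{k+O(1)}$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{fhrv}
Fellows, Hermelin, Rosamond, and Vialette, 2009.

\bibitem{marx}
Marx, \emph{Can you beat treewidth?}, Theory of Computing 6 (2010).

\bibitem{pietrzak}
Pietrzak, 2003.

\bibitem{kchange}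
\emph{Searching the $k$-change neighborhood for TSP is W[1]-hard}, doi:10.1016/j.orl.2007.02.008, \texttt{https://unpaywall.org/10.1016\%2Fj.orl.2007.02.008}.

\end{thebibliography}
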